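\title{Common entries in two rows of a commutative multiplication table}

\begin{abstract}
We disprove the conjecture that every commutative semigroup of order $n\ge4$ has elements $a\ne b$ and two lists of $m\ge\lfloor (n-1)/2\rfloor$ distinct elements $x_i$ and $y_i$, all different from $a$ and $b$, with $ax_i=by_i$. For every $\varepsilon>0$ and every large $n$ we construct a commutative semigroup of order $n$ in which $m\le(\frac{69}{160}+\varepsilon)n$ always. These semigroups have only trivial subgroups, and in that class an entropy argument shows that some $a\ne b$ satisfy $ax=bx$ for at least $\frac{3-\sqrt5}{2}n$ elements $x$. On finite lattices the conjecture is the lattice form of Frankl's union-closed sets conjecture.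
\end{abstract}

\section{The problem and the results}

Let $S$ be a commutative semigroup of finite order $n$, written multiplicatively. The row of $a\in S$ in the multiplication table is the family $(ax)_{x\in S}$, and we ask how different all the rows can be from one another. A \emph{matching} of size $m$ consists of elements $a\ne b$ of $S$, distinct elements $x_1,\dots,x_m\in S$ and distinct elements $y_1,\dots,y_m\in S$ such that
\[
ax_i=by_i\qquad(i=1,\dots,m).
\]
It selects $m$ cells in the row of $a$ and $m$ cells in the row of $b$ and pairs them so that paired cells have the same entry. For fixed $a$ and $b$ the largest possible size is $\sum_{s\in S}\min\bigl(|\{x:ax=s\}|,|\{y:by=s\}|\bigr)$, the number of entries common to the two rows, counted with multiplicity. The coincidence $ab=ba$ holds for free; to discount it, call a matching \emph{proper} if no $x_i$ and no $y_i$ lies in $\{a,b\}$. The sets $\{x_i\}$ and $\{y_i\}$ may overlap or be equal. Let $M(S)$ be the largest size of a matching in $S$ and $M_0(S)\le M(S)$ the largest size of a proper matching. The following conjecture was posed in~\cite{MO}.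

\begin{quote}
\textbf{Conjecture.} Every commutative semigroup $S$ of order $n\ge4$ has a proper matching of size at least $\lfloor(n-1)/2\rfloor$.
\end{quote}

The simplest semigroups support it. In an abelian group every row is a permutation of $S$. Given $a\ne b$, pair $x$ with $y=b^{-1}ax$ and discard $x=a$, $x=b$ (where $y=a$) and $x=a^{-1}b^2$ (where $y=b$); this gives $M_0(S)\ge n-3\ge\lfloor(n-1)/2\rfloor$. If all products equal one element $0$, all rows are equal and $M_0(S)=n-2$. Here the matching has $x_i=y_i$, with the $x_i$ taken from the set
\[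
\mathrm{Eq}(a,b)=\{x\in S: ax=bx\}.
\]
For the subsets of $\{1,\dots,k\}$ under intersection, $\mathrm{Eq}(\{1\},\emptyset)$ consists of the $n/2$ sets that avoid $1$, and we shall see in Section~\ref{sec:lattices} that $M_0(S)=n/2-1=\lfloor(n-1)/2\rfloor$. So the conjectured bound is attained, and one is led to guess that the power set is the worst case. It is not. Let
\[
h(x)=-x\log_2x-(1-x)\log_2(1-x),\qquad h(0)=h(1)=0,
\]
be the binary entropy function. A \emph{subgroup} of $S$ is a subsemigroup that is a group; its identity may be any idempotent of $S$.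

\begin{theorem}\label{thm:upper}
Let $T\ge3$ be an integer, let $c\in(0,1)$ be rational with $h(c)>1-\frac1{2(T-1)}$, and put $p=(1-\frac1T)c$. For every $\varepsilon>0$ and all sufficiently large $n$ there is a commutative semigroup $S$ of order $n$, all of whose subgroups are trivial, with $M(S)\le(1-p+\varepsilon)n$.
\end{theorem}

\begin{corollary}\label{cor:false}
For every $\varepsilon>0$ and all sufficiently large $n$ there is a commutative semigroup $S$ of order $n$ with $M(S)\le(\frac{13}{27}+\varepsilon)n$. Hence the Conjecture fails for every sufficiently large order $n$. The constant $\frac{13}{27}$ can be replaced by $\frac{69}{160}=0.43125$.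
\end{corollary}

Among semigroups with trivial subgroups the constant cannot be lowered much further.

\begin{theorem}\label{thm:lower}
Let $S$ be a finite commutative semigroup of order $n\ge2$ all of whose subgroups are trivial. Then there are $a\ne b$ in $S$ with $|\mathrm{Eq}(a,b)|\ge\frac{3-\sqrt5}2\,n$. Hence $S$ has a proper matching with $x_i=y_i$ of size at least $\frac{3-\sqrt5}2\,n-2$.
\end{theorem}

Let $\kappa_n$ be the minimum of $M_0(S)/n$ over the commutative semigroups $S$ of order $n$ with only trivial subgroups. The results above give
\[
0.3819\ldots=\tfrac{3-\sqrt5}2\le\liminf_{n\to\infty}\kappa_n\le\limsup_{n\to\infty}\kappa_n\le 0.43125 .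
\]
We do not determine the optimal constant.

For a lattice $L$ and $j\in L$ write ${\uparrow}j=\{x\in L:x\ge j\}$.

\begin{proposition}\label{prop:lattice}
Let $L$ be a finite lattice of order $n\ge4$, viewed as a semigroup under $\wedge$. Then $L$ has a proper matching of size at least $\lfloor(n-1)/2\rfloor$ if and only if $L$ has a join-irreducible element $j$ with $|{\uparrow}j|\le n/2$.
\end{proposition}

The existence of such a $j$ is what Frankl's union-closed sets conjecture asserts in its lattice form, so on lattices the two conjectures coincide. The semigroups of Theorem~\ref{thm:upper} contain elements that are not idempotent. They are not semilattices and say nothing about Frankl's conjecture.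

We begin with lattices, because the short proof of Proposition~\ref{prop:lattice} contains the mechanism of both theorems: a coordinate in which $a$ and $b$ differ forbids one side of the matching from using the elements that are neutral in that coordinate.

\section{Lattices}\label{sec:lattices}

In a finite lattice $L$, an element $y$ is a \emph{lower cover} of $j$ if $y<j$ and nothing lies strictly between them; every element below $j$ lies below or at some lower cover of $j$. The element $j$ is \emph{join-irreducible} if it has exactly one lower cover $j_*$. Then $y<j$ implies $y\le j_*$. We need the standard fact that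
\begin{equation}\label{eq:ji}
a\not\le b\ \Longrightarrow\ \text{there is a join-irreducible $j$ with $j\le a$ and $j\not\le b$.}
\end{equation}
Indeed, take $j$ minimal among the elements with $j\le a$, $j\not\le b$. It is not the least element of $L$, all its lower covers lie below $b$, and two distinct lower covers would have join $j$ and force $j\le b$.

\begin{proof}[Proof of Proposition~\ref{prop:lattice}]
We show that
\begin{equation}\label{eq:lattice}
M_0(L)=n-1-\min_j|{\uparrow}j|,
\end{equation}
the minimum being taken over join-irreducible $j$.

Let $j$ be join-irreducible. If $x\not\ge j$, then $x\wedge j<j$, so $x\wedge j\le x\wedge j_*\le x\wedge j$, and $x\in\mathrm{Eq}(j,j_*)$. If $x\ge j$, then $x\wedge j=j\ne j_*=x\wedge j_*$. Thus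
\begin{equation}\label{eq:eqj}
\mathrm{Eq}(j,j_*)=L\setminus{\uparrow}j .
\end{equation}
This set contains $j_*$ but not $j$. Removing $j_*$ leaves a proper matching of size $n-|{\uparrow}j|-1$ with $a=j$, $b=j_*$, $x_i=y_i$.

Conversely, take a proper matching of size $m$. Exchanging $(a,x_i)$ with $(b,y_i)$ if necessary, assume $a\not\le b$, and choose $j$ as in~\eqref{eq:ji}. If $x_i\ge j$, then $j\le a\wedge x_i=b\wedge y_i\le b$, which is false. So the $x_i$ lie in $L\setminus{\uparrow}j$. That set also contains $b$, which is not one of the $x_i$. Hence $m\le n-|{\uparrow}j|-1$, and \eqref{eq:lattice} is proved.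

Since $\lfloor(n-1)/2\rfloor=\lceil n/2\rceil-1$, the inequality $n-1-|{\uparrow}j|\ge\lfloor(n-1)/2\rfloor$ is equivalent to $|{\uparrow}j|\le\lfloor n/2\rfloor$, that is, to $|{\uparrow}j|\le n/2$.
\end{proof}

In a power set the join-irreducible elements are the singletons, each contained in half of the sets, so \eqref{eq:lattice} gives $M_0=n/2-1$, as announced.

\section{Semigroups without large matchings}\label{sec:upper}

\subsection{Coordinates with labels}

For a finite set $Z$ of \emph{labels} let $C_Z=\{1,0\}\cup Z$, where $1$ is an identity, $0$ is a zero, and $zz'=0$ for all $z,z'\in Z$, including $z=z'$. This is a commutative semigroup: it arises by adjoining an identity to $Z\cup\{0\}$, in which all products are $0$. For $Z=\emptyset$ it is $\{0,1\}$, and $\{0,1\}^K$ is the power set of $K$ under intersection.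

\begin{lemma}\label{lem:coord}
Let $S$ be a subsemigroup of a finite product $\prod_vC_{Z_v}$ and let $F_v=\{x\in S:x_v=1\}$. Then $M(S)\le|S|-\min_v|F_v|$, and all subgroups of $S$ are trivial.
\end{lemma}

\begin{proof}
Take a matching of size $m$ and a coordinate $v$ in which $\alpha=a_v$ and $\beta=b_v$ differ. Exchanging $(a,x_i)$ with $(b,y_i)$ if necessary, we arrange that $\alpha\ne0$ and $\beta\ne1$: if one of the two values is $1$, let it be $\alpha$; otherwise both lie in $Z_v\cup\{0\}$, at least one is a label, and we let $\alpha$ be a label. Since $\beta\in Z_v\cup\{0\}$, we have $\beta C_{Z_v}\subseteq\{\beta,0\}$, and this set does not contain $\alpha$. If $x_i\in F_v$, then $(ax_i)_v=\alpha$ while $(by_i)_v\in\{\beta,0\}$, a contradiction. So the $m$ distinct elements $x_i$ lie in $S\setminus F_v$.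

Every $y\in C_Z$ satisfies $y^2=y^3$, hence so does every element of $S$, and an element of a group with $y^2=y^3$ is the identity.
\end{proof}

We therefore want a subsemigroup in which, for every coordinate, well over half of the elements have the entry $1$. With all $Z_v$ empty, $S$ is a family of sets closed under intersection. If such a family has a largest member, it is a lattice, and $|F_v|>n/2+1$ for all $v$ would contradict the lattice form of Frankl's conjecture by Lemma~\ref{lem:coord} and Proposition~\ref{prop:lattice}. The obstacle is that large sets have many small intersections. Labels let us multiply the large sets without multiplying their intersections.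

\begin{example}\label{ex:toy}
Each point of $K=\{1,2,3\}$ lies in two of the three $2$-subsets of $K$. Closing under intersection adds three singletons and $\emptyset$, and then each point lies in only $3$ of $7$ sets. Now let $|Z|=q\ge2$ and take in $\{0,1\}^K\times C_Z$ the $3q$ generators $(\omega,z)$ with $|\omega|=2$ and $z\in Z$. A product of two or more generators forgets all labels: it is one of the $7$ elements $(\omega,0)$ with $|\omega|\le2$. In the resulting semigroup of order $3q+7$ each point of $K$ lies in $2q+3$ elements, a proportion that tends to $2/3$. But no element has the entry $1$ in the label coordinate, so Lemma~\ref{lem:coord} gives nothing, and rightly so: $(\omega,z)$ and $(\omega,z')$ have identical rows.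
\end{example}

To repair the label coordinate, use $T$ of them and $T$ types of generators, a generator of type $i$ having a label in the $i$-th label coordinate and the entry $1$ in the others. Then a proportion $1-\frac1T$ of the generators has the entry $1$ in any given label coordinate. This creates a new difficulty: a product of generators of types $i\ne j$ remembers both labels, since $z\cdot1=z$, so the number of such products grows like $q^2$, while the number of generators grows like $q$. The remedy is to make mixed products lose in the Boolean coordinates what they gain in labels. We split $K$ into $T$ blocks and let the generators of type $i$ avoid the $i$-th block. A generator is then free on $T-1$ blocks and a mixed product on at most $T-2$.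

\subsection{The construction}

Fix $T$, $c$, $p$ as in Theorem~\ref{thm:upper}. Let $k\ge1$ be an integer with $ck$ an integer, let $K=K_1\sqcup\dots\sqcup K_T$ with $|K_i|=k$, and let $Z$ be a set of $q\ge1$ labels; $q$ will be chosen later. The elements of $\{0,1\}^K\times C_Z^{\,T}$ are pairs $(\omega,\zeta)$ with $\omega\subseteq K$ and $\zeta\in C_Z^{\,T}$, multiplied by $(\omega,\zeta)(\omega',\zeta')=(\omega\cap\omega',\zeta\zeta')$. A \emph{generator of type $i$}, for $1\le i\le T$, is a pair $(\omega,\zeta)$ such that
\begin{itemize}
\item $\omega\cap K_i=\emptyset$ and $|\omega\cap K_j|=ck$ for all $j\ne i$;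
\item $\zeta_i\in Z$ (the \emph{label} of the generator) and $\zeta_j=1$ for all $j\ne i$.
\end{itemize}
For each type and each label there are $w=\binom k{ck}^{T-1}$ generators, so the set $\mathcal G$ of all generators has $Tqw$ elements. Let $R$ be the set of all products of at least two generators, repetitions allowed. Table~\ref{tab:T3} shows the shape of these elements for $T=3$.

\begin{table}[ht]
\centering
\begin{tabular}{l|ccc|ccc|l}
 & $K_1$ & $K_2$ & $K_3$ & $\zeta_1$ & $\zeta_2$ & $\zeta_3$ & number\\
\hline
generator, type $1$ & $\emptyset$ & $ck$-set & $ck$-set & $z$ & $1$ & $1$ & $q\binom k{ck}^2$\\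
product, type $1$ only & $\emptyset$ & any & any & $0$ & $1$ & $1$ & $\le2^{2k}$\\
product, types $1,2$ & $\emptyset$ & $\emptyset$ & any & $z/0$ & $z/0$ & $1$ & $\le2^k(q+1)^2$\\
product, types $1,2,3$ & $\emptyset$ & $\emptyset$ & $\emptyset$ & $z/0$ & $z/0$ & $z/0$ & $\le(q+1)^3$
\end{tabular}
\caption{Generators and their products for $T=3$, up to permuting the types. The first three columns give the trace of $\omega$ on each block of size $k$; the entry $z/0$ stands for one of the $q$ labels or $0$.}
\label{tab:T3}
\end{table}

\begin{lemma}\label{lem:R}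
The sets $R$ and $\mathcal G$ are disjoint, and
\[
|R|\le T\,2^{(T-1)k}+\sum_{t=2}^T\binom Tt2^{(T-t)k}(q+1)^t .
\]
\end{lemma}

\begin{proof}
Let $(\omega,\zeta)$ be a product of at least two generators and let $I$ be the set of types of its factors. Then $\omega$ avoids $K_i$ for $i\in I$, we have $\zeta_j=1$ for $j\notin I$, and $\zeta_i\in Z\cup\{0\}$ for $i\in I$. If $I=\{i\}$, then $\zeta_i$ is a product of at least two labels, so $\zeta_i=0$, and there are at most $2^{(T-1)k}$ possibilities for $(\omega,\zeta)$. If $|I|=t\ge2$, there are at most $2^{(T-t)k}$ possibilities for $\omega$ and $(q+1)^t$ for $\zeta$. Summing over $I$ gives the bound. In a generator exactly one $\zeta_i$ differs from $1$, and it is a label. In an element of $R$ either no $\zeta_i$ is a label (if $|I|=1$) or at least two $\zeta_i$ differ from $1$ (if $|I|\ge2$). So $R\cap\mathcal G=\emptyset$.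
\end{proof}

To reach every order $n$ we keep only some of the generators, chosen so that the proportions in each coordinate are almost preserved.

\begin{lemma}\label{lem:orders}
For every integer $n$ with $|R|\le n\le|R|+|\mathcal G|$ there is a subsemigroup $S$ of $\{0,1\}^K\times C_Z^{\,T}$ of order $n$ with $M(S)\le(1-p)n+|R|+Tw$.
\end{lemma}

\begin{proof}
For any $\mathcal G'\subseteq\mathcal G$ the set $R\cup\mathcal G'$ is a subsemigroup, because a product of two of its elements is a product of at least two generators and so lies in $R$. Write $n-|R|=Twq'+r$ with $0\le r<Tw$. Then $q'\le q$, and $r=0$ if $q'=q$. Fix a set $Z'\subseteq Z$ of $q'$ labels, and let $\mathcal G'$ consist of the $Twq'$ generators with label in $Z'$ and $r$ further generators; these exist since $Tw(q-q')\ge r$. By Lemma~\ref{lem:R}, $S=R\cup\mathcal G'$ has order $n$.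

Let $v\in K_j$. For each type $i\ne j$, the generators with label in $Z'$ and $v\in\omega$ number $q'\binom{k-1}{ck-1}\binom k{ck}^{T-2}=cq'w$, because $\binom{k-1}{ck-1}=c\binom k{ck}$. So $|F_v|\ge(T-1)cq'w=pTq'w$. In the $j$-th label coordinate all generators of types $i\ne j$ have the entry $1$, and those with label in $Z'$ number $(T-1)q'w\ge pTq'w$. Since $Tq'w\ge n-|R|-Tw$, Lemma~\ref{lem:coord} gives $M(S)\le n-p(n-|R|-Tw)\le(1-p)n+|R|+Tw$.
\end{proof}

It remains to choose $q$ so that the generators far outnumber $R$. We use the estimate
\begin{equation}\label{eq:binom}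
\binom k{ck}\ge\frac{2^{kh(c)}}{k+1}.
\end{equation}
To see it, note that the $k+1$ terms $\binom kl c^l(1-c)^{k-l}$ sum to $1$. The ratio of the term with index $l+1$ to the term with index $l$ is $\frac{(k-l)c}{(l+1)(1-c)}$, which is at least $1$ exactly when $l+1\le ck+c$, that is, when $l<ck$. So the term with $l=ck$, which equals $\binom k{ck}2^{-kh(c)}$, is the largest and is at least $1/(k+1)$.

Put $\delta=(T-1)(1-h(c))$ and try $q=2^{\gamma k}$ with $0<\gamma<1$. By~\eqref{eq:binom}, $|\mathcal G|$ is at least $2^{(T-1-\delta+\gamma)k}$ up to a factor polynomial in $k$. The bound of Lemma~\ref{lem:R} is governed by the products of one type, with exponent $(T-1)k$, and those of two types, with exponent $(T-2+2\gamma)k$. The generators win against the first if $\gamma>\delta$ (enough labels) and against the second if $\gamma<1-\delta$ (not too many). Both conditions can hold only if $\delta<\frac12$, which is the hypothesis on $h(c)$ in Theorem~\ref{thm:upper}, and then $\gamma=\frac12$ satisfies both.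

\begin{proof}[Proof of Theorem~\ref{thm:upper}]
We may assume $\varepsilon\le1$. Let $d$ be a positive integer with $cd$ an integer, let $k$ run through the positive multiples of $2d$, and take $q=2^{k/2}$; write $\mathcal G_k$, $R_k$, $w_k$ for the objects above. For $t\ge2$ we have $(q+1)^t\le2^t2^{tk/2}$ and $T-\frac t2\le T-1$, so $2^{(T-t)k}(q+1)^t\le2^t2^{(T-1)k}$. With $w_k\le2^{(T-1)k}$, Lemma~\ref{lem:R} and the binomial theorem give
\[
|R_k|+Tw_k\le2^{(T-1)k}\Bigl(2T+\sum_{t=2}^T\binom Tt2^t\Bigr)=(3^T-1)\,2^{(T-1)k}<B_k:=3^T2^{(T-1)k}.
\]
On the other hand, by~\eqref{eq:binom},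
\[
\frac{|\mathcal G_k|}{B_k}\ge\frac{T}{3^T}\cdot\frac{2^{(\frac12-\delta)k}}{(k+1)^{T-1}}\longrightarrow\infty ,
\]
because $\delta<\frac12$. As $B_{k+2d}=2^{2d(T-1)}B_k$, there is a multiple $k_0$ of $2d$ such that $|\mathcal G_k|\ge B_{k+2d}/\varepsilon$ for all $k\ge k_0$. Given $n\ge B_{k_0}/\varepsilon$, let $k$ be the largest multiple of $2d$ with $B_k/\varepsilon\le n$. Then $k\ge k_0$ and
\[
|R_k|<B_k\le n<B_{k+2d}/\varepsilon\le|\mathcal G_k| .
\]
Lemma~\ref{lem:orders} provides $S$ of order $n$ with $M(S)\le(1-p)n+B_k\le(1-p+\varepsilon)n$, and its subgroups are trivial by Lemma~\ref{lem:coord}. Since $n>|R_k|$, the semigroup $S$ contains a generator, and a generator is not idempotent because its label has square $0$.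
\end{proof}

\subsection{Choice of the parameters}

To refute the Conjecture we need $p=(1-\frac1T)c>\frac12$. This is impossible for $T=2$. For $T=3$ it asks for $c>\frac34$ and $h(c)>\frac34$, and there is room, since $h(\frac34)=2-\frac34\log_23>\frac34$ amounts to $3^3<2^5$. A larger $T$ improves the factor $1-\frac1T$ but forces $h(c)$ closer to $1$ and so $c$ closer to $\frac12$.

\begin{proof}[Proof of Corollary~\ref{cor:false}]
Take $T=3$ and $c=\frac79$, so that $p=\frac{14}{27}$. We have $h(\frac79)=\log_29-\frac79\log_27-\frac29$, so $h(\frac79)>\frac34$ is equivalent to $36\log_29-28\log_27-8>27$, that is, to $9^{36}>2^{35}\,7^{28}$. Now $9^9=387\,420\,489>470\cdot823\,543=470\cdot7^7$, and raising to the fourth power gives $9^{36}>470^4\,7^{28}$ with $470^4=48\,796\,810\,000>34\,359\,738\,368=2^{35}$. Theorem~\ref{thm:upper} yields $M(S)\le(\frac{13}{27}+\varepsilon)n$. For $\varepsilon=\frac1{108}$ and $n>108$ this is $\frac{53}{108}n<\frac n2-1\le\lfloor(n-1)/2\rfloor$, so $S$ has no proper matching of the conjectured size.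

For $T=8$ and $c=\frac{13}{20}$ we have $p=\frac{91}{160}$, and the hypothesis reads $h(c)>\frac{13}{14}$. From $\log_220>4.3219$, $\log_213<3.7005$ and $\log_27<2.8074$ we get
\[
h\bigl(\tfrac{13}{20}\bigr)=\log_220-\tfrac{13\log_213+7\log_27}{20}>4.3219-\tfrac{13\cdot3.7005+7\cdot2.8074}{20}>0.933>\tfrac{13}{14}.
\]
Theorem~\ref{thm:upper} yields $M(S)\le(\frac{69}{160}+\varepsilon)n$.
\end{proof}

\section{Semigroups with trivial subgroups}\label{sec:lower}

Let $\varphi=\frac{1+\sqrt5}2$, so that $\varphi^2=\varphi+1$ and $1-\frac1\varphi=\frac{3-\sqrt5}2$. The proof of Theorem~\ref{thm:lower} compares the entropy of a uniform random element of $S$, which is the largest possible, with that of a product of two independent uniform elements. One coordinate shows where $\varphi$ comes from. If two independent bits equal $1$ with probability $x\in(0,1)$, their product equals $1$ with probability $x^2$. Since $h$ is symmetric about $\frac12$ and strictly decreasing in the distance to $\frac12$, we have $h(x^2)>h(x)$ exactly when $x^2+x>1$, that is, when $x>1/\varphi$. If the entry $1$ is too frequent in every coordinate,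 multiplication should thus increase entropy beyond its maximum. Two things are needed to make this a proof: coordinates on an abstract semigroup, and an inequality that survives the dependence between coordinates.

\begin{definition}
A \emph{coordinate} on $S$ is a homomorphism $\lambda$ from $S$ to a finite commutative monoid $\Lambda$ whose identity $\top$ satisfies: $\alpha\beta=\top$ implies $\alpha=\beta=\top$. We write $F_\lambda=\lambda^{-1}(\top)$.
\end{definition}

The projections to $C_{Z_v}$ in Lemma~\ref{lem:coord} are coordinates. Theorem~\ref{thm:lower} follows from two propositions.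

\begin{proposition}\label{prop:coords}
Let $S$ be a finite commutative semigroup with only trivial subgroups and with $\mathrm{Eq}(a,b)\ne S$ for all $a\ne b$. For any $x\ne y$ in $S$ there are a coordinate $\lambda$ with $\lambda(x)\ne\lambda(y)$ and elements $a\ne b$ with $S\setminus F_\lambda=\mathrm{Eq}(a,b)$.
\end{proposition}

\begin{proposition}\label{prop:entropy}
Let $S$ be a commutative semigroup of finite order $n\ge2$, and let $\lambda_1,\dots,\lambda_r$ be coordinates on $S$ such that $x\mapsto(\lambda_1(x),\dots,\lambda_r(x))$ is injective. Then $|F_{\lambda_i}|\le n/\varphi$ for some $i$.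
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
If $\mathrm{Eq}(a,b)=S$ for some $a\ne b$, the first claim holds. Otherwise choose a coordinate as in Proposition~\ref{prop:coords} for each pair $x\ne y$. These finitely many coordinates separate $S$, so by Proposition~\ref{prop:entropy} one of them has $|F_\lambda|\le n/\varphi$, and the corresponding $a\ne b$ satisfy $|\mathrm{Eq}(a,b)|\ge(1-\frac1\varphi)n$. In both cases, letting $x_i=y_i$ run through $\mathrm{Eq}(a,b)\setminus\{a,b\}$ gives the proper matching.
\end{proof}

The hypothesis on subgroups cannot be dropped: in a group $\mathrm{Eq}(a,b)=\emptyset$ for all $a\ne b$. It enters only in Step~2 of the proof of Proposition~\ref{prop:coords}.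

\subsection{Coordinates from stable pairs}

For a lattice, Proposition~\ref{prop:coords} is already proved. The maps $L\to\{0,1\}$ that send $x$ to $1$ if and only if $x\ge j$, for $j$ join-irreducible, are coordinates; they separate $L$ by~\eqref{eq:ji}, and \eqref{eq:eqj} is the required identity. In general we must find the pairs that play the role of $(j,j_*)$. The set $F_\lambda$ is closed under multiplication, but the complement of $\mathrm{Eq}(a,b)$ need not be: in $C_Z$ the complement of $\mathrm{Eq}(1,0)=\{0\}$ contains a label $z$ but not $z^2$. Multiplying the pair by $z$ gives $(z,0)$, with the larger set $\mathrm{Eq}(z,0)=Z\cup\{0\}$ and complement $\{1\}$. This suggests multiplying until the set can grow no further. Call a pair $a\ne b$ \emph{stable} if $\mathrm{Eq}(fa,fb)=\mathrm{Eq}(a,b)$ for all $f\notin\mathrm{Eq}(a,b)$.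

\begin{proof}[Proof of Proposition~\ref{prop:coords}]
\emph{Step 1: a stable pair.} Let $S^1$ be $S$ with an identity $1$ adjoined. Among the $g\in S^1$ with $gx\ne gy$ (for instance $g=1$) choose one for which $P=\mathrm{Eq}(gx,gy)$ is maximal under inclusion, and let $F=S\setminus P$. If $f\in F$, then $fgx\ne fgy$ and $\mathrm{Eq}(fgx,fgy)\supseteq P$, so equality holds by maximality. Thus $(gx,gy)$ is stable. By hypothesis $F\ne\emptyset$. If $\xi\in P$ and $s\in S$, then $s\xi\in P$. If $f,f'\in F$, then $f'\notin P=\mathrm{Eq}(fgx,fgy)$, which says $ff'\in F$. Therefore, for $s,s'\in S$,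
\begin{equation}\label{eq:prime}
ss'\in F\iff s\in F\text{ and }s'\in F .
\end{equation}

\emph{Step 2: a zero of $F$.} All of $F$ has to be sent to an identity, so we look for a part of $S$ on which every element of $F$ acts trivially. Let $f\in F$. Its powers are eventually periodic, say $f^{l+\rho}=f^l$ for all $l\ge l_0$. If $N\ge l_0$ is a multiple of $\rho$, then $\{f^N,f^{N+1},\dots,f^{N+\rho-1}\}$ is closed under multiplication, $f^N$ is an identity for it, and $f^{N+l}f^{N+\rho-l}=f^N$ for $0\le l<\rho$; so it is a subgroup containing $f^{N+1}$. Subgroups are trivial, hence $f^{N+1}=f^N$. Choose such an exponent $N_f$ for each $f\in F$ and let $e=\prod_{f\in F}f^{N_f}\in F$. Then $ef=e$ for all $f\in F$, in particular $e^2=e$, and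
\begin{equation}\label{eq:fix}
fs=s\qquad\text{for all }f\in F\text{ and }s\in eS .
\end{equation}
The elements $egx$ and $egy$ lie in $eS$, they are distinct because $e\notin P$, and $\mathrm{Eq}(egx,egy)=P$ by stability.

\emph{Step 3: an element fixed exactly by $F$.} Write $\{a,b\}=\{egx,egy\}$. By~\eqref{eq:fix} every element of $F$ fixes $a$ and $b$. One of $a,b$ is fixed by no element of $P$. Otherwise there are $\xi,\eta\in P$ with $\xi a=a$ and $\eta b=b$; then $\xi b=\xi a=a$ and $\eta a=\eta b=b$, so
\[
b=\eta a=\eta(\xi a)=\xi(\eta a)=\xi b=a,
\]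
a contradiction. Choose the names so that $\xi a\ne a$ for all $\xi\in P$.

\emph{Step 4: the coordinate.} We record, for each element of $S$, the ways in which it divides $a$ inside $eS$: for $t\in S$ put
\[
\lambda(t)=\{s\in eS:st=a\}.
\]
For $s\in eS$ and $t,t'\in S$ we have $st'\in eS$, and $s\in\lambda(tt')$ if and only if $st'\in\lambda(t)$. So $\lambda(tt')$ is determined by $\lambda(t)$ and $t'$. If $\lambda(t)=\lambda(t_1)$ and $\lambda(t')=\lambda(t_1')$, applying this twice and using commutativity gives $\lambda(tt')=\lambda(t_1t')=\lambda(t_1t_1')$. Hence $\lambda(t)\cdot\lambda(t'):=\lambda(tt')$ is a well-defined product on $\Lambda=\lambda(S)$, commutative and associative because the product of $S$ is, and $\lambda$ is a homomorphism.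

Let $\top=\{a\}$. If $f\in F$, then~\eqref{eq:fix} gives $sf=s$ and $stf=st$ for $s\in eS$ and $t\in S$, so $\lambda(f)=\top$ and $\lambda(tf)=\lambda(t)$. Thus $\top$ is an identity of $\Lambda$. If $\xi\in P$, then $a\notin\lambda(\xi)$ by Step~3, so $\lambda(\xi)\ne\top$. Hence $F_\lambda=F$ and $S\setminus F_\lambda=P=\mathrm{Eq}(a,b)$, and \eqref{eq:prime} shows that a product in $\Lambda$ equals $\top$ only if both factors do. So $\lambda$ is a coordinate.

Finally, $eg=e(eg)\in eS$, also when $g=1$, and exactly one of $egx$, $egy$ equals $a$. So $eg$ belongs to exactly one of $\lambda(x)$, $\lambda(y)$.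
\end{proof}

For the pair $(j,j_*)$ in a lattice, $e=a=j$, and $\lambda(t)$ is $\{j\}$ or $\emptyset$ according as $t\ge j$ or not, so we recover the two-valued coordinate. For the pair $(z,0)$ in $C_Z$ we find $e=1$, $a=z$, $\lambda(1)=\{z\}$, $\lambda(z)=\{1\}$, and $\lambda(t)=\emptyset$ otherwise. Coordinates may thus take more than two values, and the entropy estimate must allow for this.

\subsection{An inequality for the binary entropy}

After conditioning on earlier coordinates, the two factors equal $\top$ with probabilities $x$ and $y$ that vary with the condition, and only their averages are known. We need a lower bound for $h(xy)$ that can be averaged over $x$ and $y$ separately.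

\begin{lemma}\label{lem:h}
For $x,y\in[0,1]$ we have $h(xy)\ge\frac\varphi2\bigl(x\,h(y)+y\,h(x)\bigr)$.
\end{lemma}

Equality holds at $x=y=1/\varphi$, where $xy=1-x$, so the constant cannot be improved.

\begin{proof}
In this proof $h$ is taken with natural logarithms, which rescales both sides by the same factor. Then
\[
h'(x)=\ln\frac{1-x}x,\qquad h''(x)=-\frac1{x(1-x)},\qquad h'''(x)=\frac{1-2x}{x^2(1-x)^2}.
\]

\emph{The case $x=y$.} We show that $f(x)=h(x^2)-\varphi xh(x)\ge0$ on $[0,1]$ by counting zeros; the third derivative of $f$ is a rational function. We compute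
\begin{align*}
\bigl(h(x^2)\bigr)'''&=12x\,h''(x^2)+8x^3h'''(x^2)=\frac{-12(1-x^2)+8(1-2x^2)}{x(1-x^2)^2}=-\frac{4(1+x^2)}{x(1-x^2)^2},\\
\bigl(xh(x)\bigr)'''&=3h''(x)+xh'''(x)=\frac{-3(1-x)+(1-2x)}{x(1-x)^2}=-\frac{2-x}{x(1-x)^2}.
\end{align*}
Since $(2-x)(1+x)^2=2+3x-x^3$,
\[
f'''(x)=\frac{N(x)}{x(1-x^2)^2},\qquad N(x)=\varphi(2+3x-x^3)-4-4x^2 .
\]
As $N''(x)=-6\varphi x-8<0$, the function $N$ is strictly concave on $[0,1]$, and $f'''$ has at most two zeros in $(0,1)$.

We have $f(0)=f(1)=0$, and $f'(x)=2xh'(x^2)-\varphi h(x)-\varphi xh'(x)\to0$ as $x\to0$, so $f'$ is continuous on $[0,1)$ with $f'(0)=0$. From $h(\theta)=h(1-\theta)\sim\theta\ln\frac1\theta$ as $\theta\to0$ we get $f(x)\sim(2-\varphi)x^2\ln\frac1x$ as $x\to0$ and, since $1-(1-\theta)^2\sim2\theta$, also $f(1-\theta)\sim(2-\varphi)\theta\ln\frac1\theta$ as $\theta\to0$. So $f>0$ just to the right of $0$ and just to the left of $1$. Let $x_0=1/\varphi$, so that $x_0^2=1-x_0$. Then $f(x_0)=h(1-x_0)-h(x_0)=0$. Moreover $h'(x_0)=\ln x_0=-\ln\varphi$, $h'(x_0^2)=\ln\varphi$ and $h(x_0)=(x_0+2x_0^2)\ln\varphi$, whence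
\[
f'(x_0)=\bigl(2x_0-(1+2x_0)+1\bigr)\ln\varphi=0 .
\]

Suppose $f(x_1)<0$ for some $x_1\in(0,1)$. If $x_1<x_0$, then $f$ has a zero $x_2\in(0,x_1)$, and $f'$ vanishes at $0$, at $x_0$, and, by Rolle's theorem, in each of $(0,x_2)$, $(x_2,x_0)$, $(x_0,1)$. If $x_1>x_0$, then $f$ has a zero $x_2\in(x_1,1)$, and $f'$ vanishes at $0$, at $x_0$, and in each of $(0,x_0)$, $(x_0,x_2)$, $(x_2,1)$. In both cases $f'$ has five zeros in $[0,1)$, so $f''$ has at least four and $f'''$ at least three zeros in $(0,1)$, a contradiction.

\emph{The general case.} If $xy=0$, both sides vanish. Otherwise divide by $xy$ and pass to logarithms: for $\tau\ge0$ put $G(\tau)=e^\tau h(e^{-\tau})$. With $\eta=e^\tau>1$ we have $G=\eta\ln\eta-(\eta-1)\ln(\eta-1)$ and $d\eta/d\tau=\eta$, so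
\[
G'(\tau)=\eta\ln\frac\eta{\eta-1},\qquad G''(\tau)=\eta\Bigl[\ln\Bigl(1+\frac1{\eta-1}\Bigr)-\frac1{\eta-1}\Bigr]\le0 .
\]
As $G$ is continuous at $0$, it is concave on $[0,\infty)$. The case $x=y$, divided by $x^2$, says $G(2\tau)\ge\varphi G(\tau)$. For $x=e^{-\sigma}$ and $y=e^{-\tau}$ we obtain
\[
G(\sigma+\tau)\ge\varphi\,G\Bigl(\frac{\sigma+\tau}2\Bigr)\ge\frac\varphi2\bigl(G(\sigma)+G(\tau)\bigr),
\]
and multiplying by $xy$ gives the claim.
\end{proof}

\subsection{The entropy count}

The entropy of a probability law $\mu$ on a finite set is $H(\mu)=-\sum_s\mu(s)\log_2\mu(s)\ge0$. For random variables with finite range, $H(A)$ is the entropy of the law of $A$, and $H(A\mid B)$ is the average over the values $\beta$ of $B$, weighted by $\Pr(B=\beta)$, of the entropy of the law of $A$ given $B=\beta$. We use the following standard facts.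
\begin{itemize}
\item[(E1)] If $A$ takes at most $n$ values, $H(A)\le\log_2n$, with equality if $A$ is uniform on $n$ values. Applying an injective map to $A$ does not change $H(A)$.
\item[(E2)] Chain rule: $H(A_1,\dots,A_r)=\sum_iH(A_i\mid A_{<i})$, where $A_{<i}=(A_1,\dots,A_{i-1})$.
\item[(E3)] If $B'$ is a function of $B$, then $H(A\mid B')\ge H(A\mid B)$.
\item[(E4)] Concavity: $H(\sum_l\theta_l\mu_l)\ge\sum_l\theta_lH(\mu_l)$ for weights $\theta_l\ge0$ with sum $1$.
\item[(E5)] If $\mu$ has mass $\pi$ at a point $\top$ and $\nu$ is $\mu$ conditioned on the complement of $\top$, then $H(\mu)=h(\pi)+(1-\pi)H(\nu)$; for $\pi=1$ the last term is read as $0$.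
\end{itemize}

\begin{lemma}\label{lem:one}
Let $\Lambda$ be a finite commutative monoid in which $\alpha\beta=\top$ implies $\alpha=\beta=\top$. Let $A,A'$ be independent $\Lambda$-valued random variables with $\pi=\Pr(A=\top)$ and $\pi'=\Pr(A'=\top)$. Then $H(AA')\ge\frac\varphi2\bigl(\pi'H(A)+\pi H(A')\bigr)$.
\end{lemma}

\begin{proof}
Let $\nu,\nu'$ be the laws of $A,A'$ conditioned on being different from $\top$. The event $AA'=\top$ is the event $A=A'=\top$, of probability $\pi\pi'$. Its complement splits into three events. On $\{A\ne\top,\,A'=\top\}$, of probability $(1-\pi)\pi'$, we have $AA'=A$, with law $\nu$. On $\{A=\top,\,A'\ne\top\}$, of probability $\pi(1-\pi')$, we have $AA'=A'$, with law $\nu'$. On $\{A\ne\top,\,A'\ne\top\}$ we only use that entropy is nonnegative. The law of $AA'$ given $AA'\ne\top$ is the mixture of these three laws, with weights equal to the probabilities divided by $1-\pi\pi'$. By (E5) and (E4),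
\[
H(AA')\ge h(\pi\pi')+\pi'(1-\pi)H(\nu)+\pi(1-\pi')H(\nu').
\]
Apply Lemma~\ref{lem:h} to the first term and multiply the other two by $\varphi/2\le1$. The right side is then at least
\[
\tfrac\varphi2\,\pi'\bigl(h(\pi)+(1-\pi)H(\nu)\bigr)+\tfrac\varphi2\,\pi\bigl(h(\pi')+(1-\pi')H(\nu')\bigr),
\]
which equals $\frac\varphi2(\pi'H(A)+\pi H(A'))$ by (E5).
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:entropy}]
Let $U,V$ be independent and uniform on $S$, and put $U_i=\lambda_i(U)$, $V_i=\lambda_i(V)$ and $W_i=\lambda_i(UV)=U_iV_i$. The coordinates separate $S$, and $W_{<i}$ is a function of $(U_{<i},V_{<i})$, so (E1)--(E3) give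
\[
\log_2n\ge H(UV)=\sum_iH(W_i\mid W_{<i})\ge\sum_iH(W_i\mid U_{<i},V_{<i}).
\]
Fix $i$. For a value $\alpha$ of $U_{<i}$ let $\mu_\alpha$ be the law of $U_i$ given $U_{<i}=\alpha$, and let $\pi_\alpha$ be its mass at $\top$. Given $U_{<i}=\alpha$ and $V_{<i}=\beta$, the variables $U_i$ and $V_i$ are independent with laws $\mu_\alpha$ and $\mu_\beta$, so by Lemma~\ref{lem:one} the conditional law of $W_i$ has entropy at least $\frac\varphi2\bigl(\pi_\beta H(\mu_\alpha)+\pi_\alpha H(\mu_\beta)\bigr)$. Average over $(\alpha,\beta)$. Since $U_{<i}$ and $V_{<i}$ are independent with the same law, the average of each product is the product of the averages; the average of $\pi_\alpha$ is $\Pr(U_i=\top)=|F_{\lambda_i}|/n$, and that of $H(\mu_\alpha)$ is $H_i=H(U_i\mid U_{<i})$. Therefore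
\[
\sum_iH_i=H(U)=\log_2n\ \ge\ \sum_i\frac{\varphi\,|F_{\lambda_i}|}n\,H_i .
\]
The $H_i$ are nonnegative with sum $\log_2n>0$, because $n\ge2$. If $\varphi|F_{\lambda_i}|/n>1$ held for all $i$, the right side would exceed the left. So $|F_{\lambda_i}|\le n/\varphi$ for some $i$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
``Conjecture About Commutative Semigroups'', \texttt{https://mathoverflow.net/q/480381}.

\end{thebibliography}
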